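# Urysohn's Lemma does not imply Dependent Choice

## 1. Normal spaces with an interpolation rule

We work in ZF: no Axiom of Choice and no atoms. A topological space $X$ is *normal* if any two disjoint closed subsets of $X$ have disjoint open neighborhoods. *Urysohn's Lemma* (UL) is the statement: for every normal space $X$ and all disjoint closed $A,B\subseteq X$ there is a continuous $f:X\to[0,1]$ with $f\equiv0$ on $A$ and $f\equiv 1$ on $B$.

Normality is used in the following form. If $C$ is closed, $O$ is open and $C\subseteq O$, then
$$\text{there is an open } W \text{ with } C\subseteq W\subseteq\overline W\subseteq O. \tag{1}$$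
Indeed $C$ and $X\setminus O$ are disjoint closed sets, so they have disjoint open neighborhoods $W\supseteq C$ and $W'\supseteq X\setminus O$. The closed set $X\setminus W'$ contains $W$, so $\overline W\subseteq X\setminus W'\subseteq O$.

We start with spaces in which such a $W$ can be named. An *interpolation rule* on $X$ is a function $J$ that assigns to each pair $(C,O)$ as above an open set $J(C,O)$ with $C\subseteq J(C,O)\subseteq\overline{J(C,O)}\subseteq O$. For example, if $X$ is a metric space, let
$$J(C,O)=\{x: d(x,C)<d(x,X\setminus O)\},\qquad d(x,\emptyset)=\infty .$$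
If $C=\emptyset$, this set is empty. If $C\ne\emptyset$ and $O=X$, it is $X$. In the remaining case put $D=X\setminus O\neq\emptyset$. The set is open because both distances are continuous. It contains $C$, because $d(x,C)=0<d(x,D)$ for $x\in C$ (a point at distance $0$ from a closed set lies in it). Its closure lies in $\{x:d(x,C)\le d(x,D)\}$, and a point of $D$ in the latter set would have $d(x,C)=0$, hence would lie in $C\cap D=\emptyset$. No choice was used. Another example is a normal space whose topology can be well-ordered: let $J(C,O)$ be the least suitable $W$.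

Put $\mathbb D_k=\{m/2^k:0\le m\le 2^k\}$ and $\mathbb D=\bigcup_k\mathbb D_k$. A *dyadic family* for $(A,B)$ is a family $(U_d)_{d\in\mathbb D}$ of open sets with $A\subseteq U_0$, $U_1=X\setminus B$, and $\overline{U_d}\subseteq U_e$ whenever $d<e$.

**Lemma 1 (ZF).** If $(A,B)$ has a dyadic family, there is a continuous $f:X\to[0,1]$ with $f\equiv0$ on $A$ and $f\equiv1$ on $B$.

**Proof.** Let $f(x)=\inf(\{d\in\mathbb D:x\in U_d\}\cup\{1\})$. If $x\in A$ then $x\in U_0$ and $f(x)=0$. If $x\in B$ then $x\notin U_1\supseteq U_d$ for all $d$, so $f(x)=1$. For continuity it suffices that $\{f<r\}$ and $\{f>r\}$ are open for all real $r$.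

For $r>1$ we have $\{f<r\}=X$. For $r\le1$, $f(x)<r$ holds iff $x\in U_d$ for some $d<r$, so $\{f<r\}=\bigcup_{d<r}U_d$ is open.

For $r<0$ we have $\{f>r\}=X$, and for $r\ge1$ the set is empty. Let $0\le r<1$. We claim that $f(x)>r$ iff $x\notin\overline{U_d}$ for some $d>r$; this makes $\{f>r\}$ a union of open sets. If $f(x)>r$, take dyadic $r<d<e<f(x)$; then $x\notin U_e\supseteq\overline{U_d}$. Conversely, if $x\notin\overline{U_d}$ with $d>r$, then $x\notin U_{d'}$ for all $d'\le d$, so $f(x)\ge d>r$. $\square$

**Proposition 2 (ZF).** If $X$ has an interpolation rule $J$, the conclusion of Urysohn's Lemma holds for $X$.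

**Proof.** Put $U_1=X\setminus B$, $U_0=J(A,X\setminus B)$, and recursively
$$U_{(2m+1)/2^{k+1}}=J\bigl(\overline{U_{m/2^k}},\,U_{(m+1)/2^k}\bigr).$$
By induction on $k$, $\overline{U_d}\subseteq U_e$ for consecutive $d<e$ in $\mathbb D_k$, so the recursion is legitimate. For arbitrary $d<e$ in $\mathbb D_k$ the inclusion follows by running through the points between them, since $U_{d'}\subseteq\overline{U_{d'}}$. So $(U_d)$ is a dyadic family, and Lemma 1 applies. $\square$

What changes for a general normal space? By (1) a suitable $W$ exists at each step, but there is no rule that names one. We need infinitely many choices, and each depends on the earlier ones. The *Principle of Dependent Choices* (DC) provides them: for every nonempty $S$ and every $R\subseteq S\times S$ such that each $x\in S$ has some $y\in S$ with $x\,R\,y$, there is a sequence $(x_n)_{n\in\omega}$ in $S$ with $x_n\,R\,x_{n+1}$ for all $n$. We call such an $R$ *total* on $S$.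

To apply DC, fix $X,A,B$. A *$k$-chain* is a map $U$ from $\mathbb D_k$ to the open sets with $A\subseteq U(0)$, $U(1)=X\setminus B$ and $\overline{U(d)}\subseteq U(e)$ for $d<e$ in $\mathbb D_k$. For example, with $X=\mathbb R$, $A=(-\infty,0]$, $B=[1,\infty)$, the sets $U(0)=(-\infty,\tfrac13)$ and $U(1)=(-\infty,1)$ form a $0$-chain, and $U(\tfrac12)=(-\infty,\tfrac23)$ extends it to a $1$-chain. Let $S$ be the set of all chains (all $k$), and let $U\,R\,U'$ mean that for some $k$, $U$ is a $k$-chain and $U'$ is a $(k+1)$-chain extending $U$. A $0$-chain exists by (1) applied to $A\subseteq X\setminus B$. Every $k$-chain extends to a $(k+1)$-chain: apply (1) to $\overline{U(d)}\subseteq U(e)$ for each of the $2^k$ consecutive pairs $d<e$ in $\mathbb D_k$; these are finitely many choices, which ZF allows. Thus $S\ne\emptyset$ and $R$ is total.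

**Proposition 3.** ZF + DC proves UL.

**Proof.** DC gives chains $U^0\,R\,U^1\,R\cdots$, each extending the one before, with domains $\mathbb D_{k_0},\mathbb D_{k_0+1},\dots$. Their union is a dyadic family. $\square$

The question is whether the implication reverses: does ZF + UL prove DC? (It is posed at https://mathoverflow.net/questions/99376/does-urysohns-lemma-imply-dependent-choice.) In ZFA, set theory with atoms, there is a permutation model in which UL holds and DC fails; we quote this fact and do not use it. The question here concerns ZF without atoms. The answer is no: if ZF is consistent, so is ZF + UL + $\neg$DC. The first step is to see how much of DC the argument above really used.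

## 2. Finite sets of chains: DMC implies UL

If $U$ and $V$ are $k$-chains, so is $d\mapsto U(d)\cup V(d)$, since
$$\overline{U(d)\cup V(d)}=\overline{U(d)}\cup\overline{V(d)}\subseteq U(e)\cup V(e)\qquad(d<e).$$
So a nonempty *finite* set of candidates can be merged into one candidate, without choosing. Infinite sets cannot: in the example on $\mathbb R$, the $0$-chains with $U(0)=(-\infty,1-\frac1n)$, $n\ge2$, merge to $U(0)=(-\infty,1)$, whose closure is not inside $U(1)=(-\infty,1)$. This suggests the following principle.

**Definition (DMC, dependent multiple choice).** If $S\ne\emptyset$ and $R\subseteq S\times S$ is total on $S$, then there is a sequence $(F_i)_{i\in\omega}$ of nonempty finite sets $F_i\subseteq S$ such that for all $i$: every $x\in F_i$ has some $y\in F_{i+1}$ with $x\,R\,y$, and every $y\in F_{i+1}$ has some $x\in F_i$ with $x\,R\,y$.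

DC implies DMC (take singletons). Here is the instance that shows the difference. Let $(A_n)_{n\ge1}$ be a sequence of two-element sets, $S=\bigcup_{m\ge0}\prod_{1\le n\le m}A_n$ the set of finite sequences, and $R$ one-step end-extension. A sequence as in DC yields, by union, a choice function for $(A_n)_{n\ge1}$. But $F_i=\prod_{1\le n\le i}A_n$ is a solution for DMC, and no choice is needed: $F_i$ has $2^i$ elements, each of which extends to one in $F_{i+1}$ and each of which, for $i\geq 1$, restricts to one in $F_{i-1}$.

The next lemma removes a nuisance: the members of $F_0$ may be chains with different $k$.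

**Lemma 4 (ZF).** Let $\rho:S\to\omega$ satisfy $\rho(y)=\rho(x)+1$ whenever $x\,R\,y$. Let $(F_i)$ be as in DMC, $k_0=\min\rho[F_0]$, and $F_i'=\{x\in F_i:\rho(x)=k_0+i\}$. Then the $F_i'$ are nonempty finite sets that satisfy both clauses of DMC.

**Proof.** $F_0'\neq\emptyset$ by choice of $k_0$. If $x\in F_i'$, $y\in F_{i+1}$ and $x\,R\,y$, then $\rho(y)=k_0+i+1$, so $y\in F'_{i+1}$. This gives the first clause and, by induction, nonemptiness. If $y\in F_{i+1}'$, $x\in F_i$ and $x\,R\,y$, then $\rho(x)=k_0+i$, so $x\in F_i'$. This gives the second clause. $\square$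

**Theorem 5 (ZF).** DMC implies UL.

**Proof.** Let $X$ be normal, $A,B$ disjoint closed sets, and $S,R$ the chains and their extension relation from Section 1. Apply DMC, and then Lemma 4 with $\rho(U)=k$ for a $k$-chain $U$. We get $k_0$ and nonempty finite sets $F_i'$ of $(k_0+i)$-chains satisfying both clauses.

*The merged sets are coherent.* The restriction of any $U\in F_{i+1}'$ to $\mathbb D_{k_0+i}$ is in $F_i'$ by the second clause, and every member of $F_i'$ arises this way by the first. By induction,
$$\{U{\restriction}\mathbb D_{k_0+i}:U\in F'_{i'}\}=F_i'\qquad(i\le i').$$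
Hence for $d\in\mathbb D$ the set
$$U_d=\bigcup\{U(d):U\in F_i'\}$$
does not depend on the choice of $i$ with $d\in\mathbb D_{k_0+i}$.

*They form a dyadic family.* Each $U_d$ is open, $A\subseteq U_0$ since $F_i'\neq\emptyset$, and $U_1=X\setminus B$. If $d<e$, take $i$ with $d,e\in\mathbb D_{k_0+i}$. Since $F_i'$ is finite,
$$\overline{U_d}=\bigcup_{U\in F_i'}\overline{U(d)}\subseteq\bigcup_{U\in F_i'}U(e)=U_e .$$
Lemma 1 finishes the proof. $\square$

## 3. The consistency theorem

By Theorem 5 it suffices to find a model of ZF + DMC in which DC fails. The tree of finite sequences above tells us how DC should fail.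

**Theorem 6.** Let $V\models$ ZFC and let $(\ell_n)_{n\ge1}\in V$ be a sequence of integers $\ge2$. There is a symmetric extension $N$ of $V$ such that $N\models$ ZF + DMC, and in $N$ there is a sequence $(A_n)_{n\ge1}$ with $|A_n|=\ell_n$ such that for no infinite $I\subseteq\omega\setminus\{0\}$ does $(A_n)_{n\in I}$ have a choice function.

**Corollary 7.** If ZF is consistent, so is ZF + UL + $\neg$DC. In fact ZF + DMC + UL + "for every integer $\ell\ge2$ there is a countably infinite family of $\ell$-element sets, no infinite subfamily of which has a choice function" is then consistent.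

So, assuming Con(ZF), ZF + UL does not prove DC, and "ZF + DC $\leftrightarrow$ ZF + UL" fails. Moreover ZF + UL (even ZF + DMC) does not prove, for any $\ell\ge2$, that every countably infinite family of $\ell$-element sets has an infinite subfamily with a choice function.

**Proof of Corollary 7 from Theorems 5 and 6.** Con(ZF) implies Con(ZFC) (Gödel). Apply Theorem 6 with a sequence $(\ell_n)$ that takes each value $\ell\ge2$ infinitely often. UL holds in $N$ by Theorem 5.

DC fails in $N$. The set $\bigcup_{m\ge0}\prod_{1\le n\le m}A_n$ contains the empty sequence, and each of its members has a one-step end-extension, because the $A_n$ are nonempty. The union of a chain given by DC would be a choice function for $(A_n)_{n\ge1}$, contrary to Theorem 6.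

For the last assertion fix $\ell$ and let $\mathcal A=\{A_n:\ell_n=\ell\}$. A choice function $c$ on a subset $\mathcal A'$ of $\mathcal A$ gives the choice function $n\mapsto c(A_n)$ on $I=\{n:\ell_n=\ell,\ A_n\in\mathcal A'\}$. If $\mathcal A$ were finite, it would have a choice function, giving one on the infinite set $\{n:\ell_n=\ell\}$. So $\mathcal A$ is infinite, and it is countable by its indexing. If $\mathcal A'$ is infinite then so is $I$, so $\mathcal A'$ has no choice function. $\square$

For the question itself, $\ell_n=2$ for all $n$ suffices. As to the metamathematics: the symmetric forcing relation is definable in $V$, and ZFC proves that $\mathbb 1$ forces each axiom of ZF. The arguments below show in ZFC that $\mathbb 1$ forces DMC and the statement about $(A_n)$. A contradiction from ZF + UL + $\neg$DC would therefore give one in ZFC. References to a generic filter are the usual way of speaking.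

It remains to prove Theorem 6.

## 4. Sets of bounded rank: DMC gives choice

A natural first attempt is to make $A_n=\{a_n,b_n\}$ a pair of generic sets of subsets of $\omega$ and to pass to a symmetric extension that cannot tell $a_n$ from $b_n$. No model of this kind can serve for Theorem 6, however the symmetries are chosen. Suppose DMC holds and $a_n\ne b_n$ are sets of subsets of $\omega$. Let $Y_n=a_n\triangle b_n\ne\emptyset$. We shall see that DMC gives nonempty finite $Z_n\subseteq Y_n$ for all $n$ at once. The sets in $Z_n$ are subsets of $\omega$, and these are linearly ordered lexicographically. Let $z_n$ be the least element of $Z_n$; exactly one of $a_n,b_n$ contains $z_n$. Choose that one. So $(A_n)$ has a choice function.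

The same obstacle occurs at any fixed rank. Let $\mathcal P^0(\gamma)=\gamma$ and $\mathcal P^{k+1}(\gamma)=\mathcal P(\mathcal P^k(\gamma))$.

**Theorem 8 (ZF + DMC).** Let $k\in\omega$ and let $\gamma$ be an ordinal.

(i) DC holds for every relation on a set $S\subseteq\mathcal P^k(\gamma)$.

(ii) Every sequence $(Y_n)_{n\in\omega}$ of nonempty subsets of $\mathcal P^k(\gamma)$ has a choice function.

**Proof.** **Step 1: countable multiple choice.** We show that for nonempty sets $Y_n$ $(n\in\omega)$ there are nonempty finite $Z_n\subseteq Y_n$, given as a sequence. Apply DMC to $\bigcup_m\prod_{n<m}Y_n$ with one-step end-extension. Apply Lemma 4 with $\rho$ the length. This gives $k_0$ and nonempty finite sets $F_i'$ of sequences of length $k_0+i$. Let $Z_n=\{s(n):s\in F'_i\}$ for the least $i$ with $n<k_0+i$.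

**Step 2: simultaneous linear orders.** We claim: every sequence $(B_n)$ of finite subsets of $\mathcal P^k(\gamma)$ admits a sequence of linear orders $<_n$ of $B_n$. The proof is by induction on $k$. For $k=0$ use the order of the ordinals.

For $k+1$, call a finite $C\subseteq\mathcal P^k(\gamma)$ *separating* for $B_n$ if $x\cap C\ne y\cap C$ for all $x\ne y$ in $B_n$. Let $Y_n$ be the set of these $C$. It is nonempty: pick an element of $x\triangle y$ for each of the finitely many pairs. By Step 1 take nonempty finite $Z_n\subseteq Y_n$ and put $C_n=\bigcup Z_n$. It is a finite union of finite sets, hence finite, and it contains a separating set, hence is separating. So finitely many separating sets have been merged into one. By the induction hypothesis choose linear orders of all $C_n$ simultaneously. For $x,y\in B_n$ let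
$$x<_ny\iff x\ne y\text{ and the least element of }C_n\cap(x\triangle y)\text{ belongs to }y .$$
For $x\ne y$ the set $C_n\cap(x\triangle y)$ is nonempty, so exactly one of $x<_ny$, $y<_nx$ holds. For transitivity let $x<_ny<_nz$, let $c$ be the least element of $C_n\cap (x\triangle y)$ and $c'$ the least element of $C_n\cap(y\triangle z)$. Then $c\in y$ and $c'\notin y$, so $c\ne c'$. Below the smaller of $c,c'$ the three sets agree on $C_n$. If $c$ is smaller, then $c\notin x$ and, since $y,z$ agree at $c$, $c\in z$. If $c'$ is smaller, then $c'\in z$ and, since $x,y$ agree at $c'$, $c'\notin x$. In both cases $x<_nz$.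

**Step 3: conclusion.** (i) If $S\subseteq\mathcal P^k(\gamma)$ is nonempty and $R$ is total on $S$, let $(F_i)$ be as in DMC and $(<_i)$ linear orders of the $F_i$ from Step 2. Put $x_0=\min F_0$ and $x_{i+1}=\min\{y\in F_{i+1}:x_i\,R\,y\}$; this set is nonempty by the first clause. (ii) Take nonempty finite $Z_n\subseteq Y_n$ by Step 1, linear orders of the $Z_n$ by Step 2, and choose $\min Z_n$. $\square$

So in a model as in Theorem 6 the sets $A_n$ cannot all be subsets of one $\mathcal P^k(\gamma)$. We shall build $A_n$ at the top of a tower of $n$ steps over sets of ordinals.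

## 5. Towers with rotations: the symmetric system

Work in $V\models$ ZFC; "countable" and $\omega_1$ are meant in $V$. The letter $n$, used as an index of a coordinate, ranges over integers $\ge1$.

**Indices.** For each $n$ we want a tower with levels $0,\dots,n$, uncountable below the top, with exactly $\ell_n$ points at the top, and a permutation that rotates the top. For $0\le j<n$ let
$$T^n_j=\{n\}\times\{j\}\times\omega_1\times(\ell_n+1),\qquad T^n_n=\{(n,n,0,c):c<\ell_n\},\qquad T^n=\bigcup_{j\le n}T^n_j .$$
Elements of $T_j^n$ have *level* $j$. Let $\tau_n$ be the permutation of $T^n$ with $\tau_n(n,j,\alpha,c)=(n,j,\alpha,c+1\bmod\ell_n)$ for $c<\ell_n$, fixing all $(n,j,\alpha,\ell_n)$. It preserves levels, $\tau_n^{\ell_n}=\mathrm{id}$, and it has no fixed points in $T^n_n$. Below the top, every level has $\aleph_1$ fixed points and $\aleph_1$ orbits of size $\ell_n$. For $\ell_n=2$, the element $(n,0,5,0)$ is swapped with $(n,0,5,1)$, and $(n,0,5,2)$ is fixed.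

The plan is that each $t$ of level $0$ indexes a generic subset $x_t$ of $\omega_1$, each $t$ of level $j+1$ a generic set $x_t$ of objects $x_s$ with $s$ of level $j$, and $A_n=\{x_t:t\in T_n^n\}$.

**Partial functions.** Let
$$D_n=(\omega_1\times T^n_0)\cup\bigcup_{j<n}(T^n_j\times T^n_{j+1}).$$
The value at $(\alpha,t)$ will decide whether $\alpha\in x_t$, and the value at $(s,t)$ whether $x_s\in x_t$. A level-preserving permutation $g$ of $T^n$ acts on $D_n$ by $g(\alpha,t)=(\alpha,gt)$ and $g(s,t)=(gs,gt)$, and on partial functions $u:D_n\to2$ by $(gu)(gd)=u(d)$, so $(gu)(d)=u(g^{-1}d)$. Let $P_n$ be the set of countable partial functions $D_n\to2$. For $u\in P_n$ let $\mathrm{fld}(u)$ be the countable set of all $t\in T^n$ that occur as a coordinate of an element of $\mathrm{dom}(u)$ (for an element $(\alpha,t)$ of $\omega_1\times T^n_0$ only $t$ counts). Then $\mathrm{fld}(gu)=g\,\mathrm{fld}(u)$. For $K\subseteq T^n$ let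
$$D_n[K]=\bigcup_{j<n}(K\cap T^n_j)\times(K\cap T^n_{j+1}).$$
Pairs $(\alpha,t)$ are not in $D_n[K]$; so $D_n[K]$ is countable if $K$ is.

**Flat sets and tame sequences.** A set $K\subseteq T^n$ is *$m$-flat* if $\tau_nK=K$ and $\tau_nt=t$ for all $t\in K$ of level $\le m$. A sequence $K=(K_n)_n$ of countable sets $K_n\subseteq T^n$ is *tame* if for every $m$, $K_n$ is $m$-flat for all but finitely many $n$. So far out, a tame sequence is closed under rotation, and what the rotation actually moves sits on higher and higher levels.

For example, $K_n=\{(n,0,0,\ell_n)\}$ gives a tame sequence, since each term consists of a fixed point. The sequence $(T^n_n)_n$ is tame, since $T^n_n$ is $\tau_n$-invariant and for $n>m$ has no elements of level $\le m$. The sequence $K_n=\{(n,0,0,c):c<\ell_n\}$ is not tame: no $K_n$ is $0$-flat. Neither is $K_n=\{(n,n,0,0)\}$, since no $K_n$ is $\tau_n$-invariant. Directly from the definition: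

- Termwise finite unions of tame sequences are tame.
- If $K$ is tame, all $K_n'$ are countable with $K_n'\subseteq K_n$, and $\tau_nK_n'=K_n'$ for almost all $n$, then $K'$ is tame.
- A sequence of countable sets with only finitely many nonempty terms is tame (the empty set is $m$-flat).

**Conditions.** $P$ is the set of $p=(p_n)_n\in\prod_nP_n$ such that $(\mathrm{fld}(p_n))_n$ is tame and $\tau_np_n=p_n$ for all but finitely many $n$. Order $P$ by: $q\le p$ iff $q_n\supseteq p_n$ for all $n$. Let $\mathbb 1=(\emptyset)_n$. For instance, $p_n=\{((0,(n,0,0,\ell_n)),1)\}$ for all $n$ defines a condition, while $p_n=\{((0,(n,0,0,0)),1)\}$ for all $n$ does not. Two facts will be used often: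

- If $p,q\in P$ and each $p_n\cup q_n$ is a function, then $(p_n\cup q_n)_n\in P$, because the fields are united termwise and $\tau_n$-invariance is kept for almost all $n$. So $p,q$ are compatible.
- Changing a condition at finitely many $n$, within $P_n$, gives a condition.

**Group.** $\mathcal G$ is the group of all $g=(g_n)_n$ such that each $g_n$ is a level-preserving permutation of $T^n$ and $g_n\tau_n=\tau_ng_n$ for all but finitely many $n$. If $g_n$ commutes with $\tau_n$, then $\tau_nK=K$ implies $\tau_ng_nK=g_nK$; $\tau_nt=t$ implies $\tau_ng_nt=g_nt$; and $\tau_np_n=p_n$ implies $\tau_ng_np_n=g_np_n$. So such a $g_n$ preserves $m$-flatness and $\tau_n$-invariance. Hence $g$ maps tame sequences $K$ to tame sequences $gK:=(g_nK_n)_n$, we have $gp:=(g_np_n)_n\in P$ for $p\in P$, and $\mathcal G$ acts on $P$ by automorphisms.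

**Supports.** A *support* is a pair $(K,M)$ with $K$ tame, $M\in\omega$, and $\tau_nK_n=K_n$ for $n\ge M$. Let
$$H(K,M)=\{g\in\mathcal G:\ g_n{\restriction}K_n=\mathrm{id}\ (n<M);\ \ g_n{\restriction}K_n\text{ is a power of }\tau_n{\restriction}K_n\ (n\ge M)\}.$$
The power may depend on $n$. This is a subgroup, since $\tau_nK_n=K_n$ for $n\ge M$. For example, if $K_n=T^n_n$ for all $n$, then $H(K,M)$ consists of the $g\in\mathcal G$ that fix the top points for $n<M$ and rotate the top cyclically for each $n\ge M$. An object whose name is invariant under this group may depend on a labeling of finitely many of the $A_n$, and beyond that can only use a cyclic order of each $A_n$.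

*Monotonicity.* If $K_n\subseteq K_n'$ for all $n$ and $M\le M'$, then $H(K',M')\subseteq H(K,M)$. For $n<M$ and for $n\geq M'$ this is clear, and for $M\le n<M'$ the identity is a power of $\tau_n$. Thus $H(K,M)\cap H(K',M')\supseteq H(K\cup K',\max(M,M'))$ for any two supports, with the termwise union; the pair on the right is a support.

*Conjugation.* Let $g\in\mathcal G$, let $(K,M)$ be a support, and let $M'\ge M$ be such that $g_n$ commutes with $\tau_n$ for $n\ge M'$. Then $(gK,M')$ is a support. If $h\in H(gK,M')$, then $g_n^{-1}h_ng_n$ is the identity on $K_n$ for $n<M'$. For $n\ge M'$, $h_n$ agrees with some $\tau_n^a$ on $g_nK_n$, and $g_n^{-1}\tau_n^ag_n=\tau_n^a$, so $g_n^{-1}h_ng_n$ is a power of $\tau_n$ on $K_n$. So $g^{-1}hg\in H(K,M)$, and $H(gK,M')\subseteq gH(K,M)g^{-1}$.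

Hence the family $\mathcal F$ of all subgroups of $\mathcal G$ that contain some $H(K,M)$ is a *normal filter*: it contains $\mathcal G$ and is closed under larger subgroups, finite intersections and conjugation.

**The model.** We recall symmetric extensions. A $P$-name is a set of pairs $(\dot y,p)$ with $\dot y$ a $P$-name and $p\in P$; for a generic filter $G$, $\dot x^G=\{\dot y^G:(\dot y,p)\in\dot x,\ p\in G\}$. The group acts on names by $g\dot x=\{(g\dot y,gp):(\dot y,p)\in\dot x\}$, and fixes the canonical names $\check a$ of elements $a$ of $V$. A name $\dot x$ is *symmetric* if $\{g\in\mathcal G:g\dot x=\dot x\}\in\mathcal F$. HS is the class of hereditarily symmetric names, i.e. symmetric names $\dot x$ such that all $\dot y\in\mathrm{dom}(\dot x)$ are hereditarily symmetric. Let $G$ be $P$-generic over $V$ and $N=\{\dot x^G:\dot x\in\mathrm{HS}\}$. By the standard theorem (Jech, *The Axiom of Choice*, Ch. 5; *Set Theory*, 3rd ed., Ch. 15), $N\models$ ZF. HS is closed under $\mathcal G$, because the group fixing $g\dot x$ is the conjugate by $g$ of the group fixing $\dot x$. We write $\Vdash$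 for the forcing relation for $N$, with quantifiers ranging over HS. What holds in $N$ is forced by some $p\in G$, and for $g\in\mathcal G$
$$p\Vdash\varphi(\dot x)\iff gp\Vdash\varphi(g\dot x). \tag{2}$$
Say that $(K,M)$ *supports* $\dot x$ if $g\dot x=\dot x$ for all $g\in H(K,M)$. Every $\dot x\in\mathrm{HS}$ has a support, and by monotonicity enlarging $K$ and $M$ (to a support) preserves this.

**The sets $A_n$.** For $t\in T^n_0$ let $\dot x_t=\{(\check\alpha,p):p\in P,\ p_n(\alpha,t)=1\}$. For $t\in T^n_{j+1}$ let $\dot x_t=\{(\dot x_s,p):s\in T^n_j,\ p\in P,\ p_n(s,t)=1\}$. By induction on levels,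
$$g\dot x_t=\dot x_{g_nt}\qquad(g\in\mathcal G,\ t\in T^n), \tag{3}$$
because $p_n(s,t)=1$ iff $(gp)_n(g_ns,g_nt)=1$, and similarly for $(\alpha,t)$. The name $\dot x_t$ is supported by $(K,n+1)$ with $K_n=\{t\}$ and $K_m=\emptyset$ for $m\ne n$. By induction on levels, $\dot x_t\in\mathrm{HS}$. Let $\dot A_n=\{(\dot x_t,\mathbb 1):t\in T^n_n\}$. Since each $g_n$ permutes $T_n^n$, the names $\dot A_n$ and the canonical name of the sequence $(\dot A_n)_n$ are fixed by all of $\mathcal G$. So $(A_n)_n\in N$.

## 6. No choice function on infinitely many $A_n$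

First we check that different indices give different sets.

**Lemma 9.** If $t\ne t'$ in $T^n_j$, then $\mathbb 1\Vdash\dot x_t\ne\dot x_{t'}$. Hence $|A_n|=\ell_n$ in $N$.

**Proof.** Induction on $j$. Given $p\in P$, choose an element $s$ of $\omega_1$ (if $j=0$) or of $T^n_{j-1}$ (if $j>0$) with $(s,t),(s,t')\notin\mathrm{dom}(p_n)$. This is possible, since only countably many $s$ are excluded and $T^n_{j-1}$ is uncountable. Extend $p$ at coordinate $n$ by the value $1$ at $(s,t)$ and the value $0$ at $(s,t')$. The result is a condition $q$.

Let $q\in G$. If $j>0$, then $x_s\in x_t$ by definition. If also $x_s\in x_{t'}$, then $x_s=x_{s'}$ for some $s'\in T^n_{j-1}$ and some $p'\in G$ with $p'_n(s',t')=1$. By the induction hypothesis $s'=s$, so $p'_n(s,t')=1$ while $q_n(s,t')=0$. This is impossible for two members of $G$. If $j=0$, the same argument applies with ordinals in place of $x_s$ and $x_{s'}$, and no induction hypothesis is needed. So $q\Vdash\dot x_t\ne\dot x_{t'}$, and such $q$ are dense. $\square$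

The next proof has a simple outline. A support of a choice function allows the rotation $\tau_n$ on the part of $T^n$ it sees, for large $n$. We apply a symmetry that rotates the top and arrange that the condition deciding $f(n)$ stays compatible with its image.

**Lemma 10.** In $N$, for no infinite $I\subseteq\omega\setminus\{0\}$ does $(A_n)_{n\in I}$ have a choice function.

**Proof.** Suppose $p\Vdash$ "$\dot f$ is a function, $\mathrm{dom}(\dot f)\subseteq\omega\setminus\{0\}$ is infinite, and $\dot f(n)\in\dot A_n$ for $n\in\mathrm{dom}(\dot f)$", with $\dot f\in\mathrm{HS}$.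

**Step 1: preparing $p$.** We want $p$ to be fully decided and rotation-invariant on the part seen by the support. Take a support of $\dot f$, unite its sequence termwise with the tame sequences $(\mathrm{fld}(p_n))_n$ and $(T^n_n)_n$, and enlarge its second component. This gives a support $(K,M)$ of $\dot f$ with $\mathrm{fld}(p_n)\cup T^n_n\subseteq K_n$ for all $n$ and such that, for $n\ge M$, $K_n$ is $0$-flat and $\tau_np_n=p_n$. For $n\ge M$ extend $p_n$ by the value $0$ on $D_n[K_n]\setminus\mathrm{dom}(p_n)$. This set is countable and $\tau_n$-invariant, so the extended function is $\tau_n$-invariant, and its field is a $\tau_n$-invariant subset of $K_n$. Hence the fields still form a tame sequence. We have obtained a condition, again called $p$, such that for $n\ge M$, $p_n$ is total on $D_n[K_n]$ and $\tau_np_n=p_n$.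

**Step 2: a symmetry that moves $f(n)$.** Since the domain of $\dot f$ is forced to be infinite, there are $q\le p$, $n\ge M$ and $t\in T^n_n$ with $q\Vdash\dot f(n)=\dot x_t$. Let $B=\mathrm{fld}(q_n)$. Choose a level-preserving permutation $g_n$ of $T^n$ with
$$g_n{\restriction}K_n=\tau_n{\restriction}K_n,\qquad g_n[B\setminus K_n]\cap(B\cup K_n)=\emptyset .$$
This is possible. At level $n$ everything is in $K_n$, so put $g_n=\tau_n$ there. At a level $j<n$, the map $\tau_n$ permutes the countable set $K_n\cap T^n_j$, and we send the countable set $(B\setminus K_n)\cap T^n_j$ injectively into $T^n_j\setminus(B\cup K_n)$. The result is a countable partial injection of the set $T^n_j$ of size $\aleph_1$. The complements of its domain and its range both have size $\aleph_1$, so it extends to a permutation. Put $g_m=\mathrm{id}$ for $m\ne n$. Then $g\in\mathcal G$, and $g\in H(K,M)$ because $n\ge M$. So $g\dot f=\dot f$, and by (2) and (3), $gq\Vdash\dot f(n)=\dot x_{\tau_nt}$.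

**Step 3: $q$ and $gq$ are compatible.** They agree at coordinates $m\ne n$. Let $d\in\mathrm{dom}(q_n)\cap\mathrm{dom}(g_nq_n)$. The $T^n$-coordinates of $d$ lie in $B\cap g_nB$. Since $g_n[B\setminus K_n]$ misses $B$ and $g_n[B\cap K_n]\subseteq K_n$, they lie in $K_n$.

If $d=(\alpha,s)$ with $s\in K_n\cap T^n_0$, then $\tau_ns=s$ by $0$-flatness. So $g_n^{-1}d=d$ and $(g_nq_n)(d)=q_n(d)$.

Otherwise $d\in D_n[K_n]$. Then $g_n^{-1}d=\tau_n^{-1}d\in D_n[K_n]$, where $p_n\subseteq q_n$ is total, and
$$(g_nq_n)(d)=q_n(\tau_n^{-1}d)=p_n(\tau_n^{-1}d)=p_n(d)=q_n(d)$$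
by $\tau_np_n=p_n$. So $q_n\cup g_nq_n$ is a function.

A common extension of $q$ and $gq$, which is $\le p$, forces $\dot x_t=\dot f(n)=\dot x_{\tau_nt}$. Since $\tau_nt\ne t$, this contradicts Lemma 9. $\square$

Only $0$-flatness was needed here. The higher flatness is used for DMC.

## 7. Dependent multiple choice in $N$

Let $\dot S,\dot R\in\mathrm{HS}$, and let $p^*\in P$ force that $\dot S\neq\emptyset$, $\dot R\subseteq\dot S\times\dot S$ and $\forall x\in\dot S\,\exists y\in\dot S\;x\,\dot R\,y$. Given $r\le p^*$, we find $q\le r$ forcing the conclusion of DMC for $(\dot S,\dot R)$. By density this shows $N\models$ DMC.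

What would one try first? Choose in $V$ a descending sequence $p^0\ge p^1\ge\cdots$ below $r$ and names $\dot s_i$ with $p^{i+1}\Vdash\dot s_i\,\dot R\,\dot s_{i+1}$, and pass to $p^\infty_n=\bigcup_ip^i_n$. At each coordinate $n$ this is a countable function, so $p_n^\infty\in P_n$. But $p^\infty$ need not be in $P$, and the sequence $(\dot s_i)_i$ need not have a support. This cannot be repaired by choosing the $\dot s_i$ more cleverly: for the tree of finite sequences through the $A_n$, it would produce a choice function, against Lemma 10. The loss of control has an exact location. Stage $i$ is flat and $\tau_n$-invariant only for $n\ge M_i$, for some $M_i$. At a fixed coordinate $n$ the stages are under control as long as $M_i\le n$, and after that nothing is known.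

The way out has three parts. At coordinate $n$, keep the last controlled stage in place. Move everything added later, by a permutation $g_n$, to places where rotation does no harm. Then close under the $\ell_n$ rotations. The closure makes several copies of each $\dot s_i$, but only finitely many, because only coordinates $n<M_i$ contribute. This is what DMC allows.

**Step 1: a descending sequence with bookkeeping.** By recursion (in $V$, using AC) choose $p^i\in P$, names $\dot s_i\in\mathrm{dom}(\dot S)\subseteq\mathrm{HS}$ and supports $(K^i,M_i)$ for $i\in\omega$ such that: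

1. $p^0\le r$, $p^{i+1}\le p^i$, $M_i<M_{i+1}$, and $K^i_n\subseteq K^{i+1}_n$.
2. $p^i\Vdash\dot s_i\in\dot S$ and $p^{i+1}\Vdash\dot s_i\,\dot R\,\dot s_{i+1}$.
3. $(K^0,M_0)$ supports $\dot S$ and $\dot R$; $(K^i,M_i)$ supports $\dot s_i$; $T^n_n\subseteq K^0_n$ for all $n$; $\mathrm{fld}(p^i_n)\subseteq K^i_n$ for all $n$.
4. For $n\ge M_i$: $K^i_n$ is $(i+1)$-flat, $\tau_np^i_n=p^i_n$, and $p^i_n$ is total on $D_n[K^i_n]$.

*The start.* Choose $p\le r$ and $\dot s_0\in\mathrm{dom}(\dot S)$ with $p\Vdash\dot s_0\in\dot S$. Such $p$ and $\dot s_0$ exist because $r$ forces $\dot S\ne\emptyset$, and some extension of $r$ forces a member of $\dot S$ to equal some name in $\mathrm{dom}(\dot S)$. Let $K^0_n$ be the union of $\mathrm{fld}(p_n)$, $T^n_n$ and the $n$th terms of supports of $\dot S$, $\dot R$, $\dot s_0$. The sequence $K^0$ is tame. Choose $M_0$ at least the second components of the three supports and such that for all $n\ge M_0$, $K^0_n$ is $1$-flat and $\tau_np_n=p_n$.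

*From $i$ to $i+1$.* Choose $p\le p^i$ and $\dot s_{i+1}\in\mathrm{dom}(\dot S)$ with $p\Vdash\dot s_{i+1}\in\dot S\wedge\dot s_i\,\dot R\,\dot s_{i+1}$. These exist because $p^i$ forces that $\dot s_i$ has an $\dot R$-successor in $\dot S$, and some extension forces this witness to equal a name in $\mathrm{dom}(\dot S)$. Let $(J,Q)$ be a support of $\dot s_{i+1}$ and put $K^{i+1}_n=K^i_n\cup\mathrm{fld}(p_n)\cup J_n$, which is tame. Choose $M_{i+1}>M_i$ with $M_{i+1}\ge Q$ such that for all $n\ge M_{i+1}$, $K^{i+1}_n$ is $(i+2)$-flat and $\tau_np_n=p_n$. Such a bound exists by tameness and the definition of $P$.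

*In both cases* (with index $0$ or $i+1$) the pair is a support, since flat sets are $\tau_n$-invariant, and by monotonicity it supports the required names. Finally, for $n\ge M_{i+1}$ (respectively $n\ge M_0$) extend $p_n$ by $0$ on $D_n[K^{i+1}_n]\setminus\mathrm{dom}(p_n)$ (respectively with $K^0_n$). As in Lemma 10, this set is countable and $\tau_n$-invariant, the field stays inside $K^{i+1}_n$ (respectively $K^0_n$) and is $\tau_n$-invariant for these $n$, so the result is a condition. It is $p^{i+1}$ (respectively $p^0$).

**Step 2: the last controlled stage, and the definition of $q$.** For $n\ge M_0$ let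
$$i(n)=\max\{i:M_i\le n\},\qquad K_n:=K_n^{i(n)} .$$
By item 4, $\tau_nK_n=K_n$ and $K_n$ is $(i(n)+1)$-flat. Also $i(n)\to\infty$. For all $n$ let
$$E_n=\bigcup_iK^i_n,\qquad p^\infty_n=\bigcup_ip^i_n\in P_n .$$
Then $E_n$ is countable and $\mathrm{fld}(p^\infty_n)\subseteq E_n$. For $n\ge M_0$ choose a level-preserving permutation $g_n$ of $T^n$ that fixes $K_n$ pointwise and maps the elements of $E_n\setminus K_n$ of level $j$ injectively into

- $\{(n,j,\alpha,\ell_n):\alpha<\omega_1\}\setminus K_n$ (fixed points of $\tau_n$) if $j\le i(n)$;
- $\{(n,j,\alpha,0):\alpha<\omega_1\}\setminus K_n$ (one point from each moved orbit) if $j>i(n)$.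

Here necessarily $j<n$, since $T^n_n\subseteq K_n$. Such $g_n$ exists because the target sets are uncountable and a countable partial injection of $T_j^n$, $j<n$, extends to a permutation. The first option will make the result flat at low levels. At high levels we let the rotation move things, and the last entry $0$ keeps the $\ell_n$ rotated copies apart. Put $E_n'=g_nE_n\supseteq K_n$ and
$$q_n=\bigcup_{c<\ell_n}\tau_n^cg_np_n^\infty,\quad L_n=\bigcup_{c<\ell_n}\tau_n^cE_n'\quad(n\ge M_0);\qquad q_n=p^\infty_n,\quad L_n=E_n\quad(n<M_0).$$
The sequence of the $g_n$ is in general not in $\mathcal G$, since the $g_n$ need not commute with $\tau_n$. Below, only finitely many $g_n$ are used at a time.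

**Step 3: $q_n$ is a function for $n\ge M_0$.** We must check that the rotated copies do not contradict each other. Fix $n$ and write $p'=g_np^\infty_n$, $K=K_n$, $i=i(n)$, $E'=E'_n$, $\tau=\tau_n$. Let $W$ be the set of $\tau$-fixed elements of $E'$. We have $\mathrm{fld}(p')\subseteq E'$, and $E'\setminus K=g_n[E_n\setminus K]$.

If an element of $D_n$ lies in the domains of $\tau^ap'$ and $\tau^bp'$ with $a\ne b$, it has the form $\tau^ad=\tau^bd'$ with $d,d'\in\mathrm{dom}(p')$, and the two values there are $p'(d)$ and $p'(d')$. Then $d=\tau^cd'$ with $c\equiv b-a\pmod{\ell_n}$, $0<c<\ell_n$. So it suffices to show: if $0<c<\ell_n$, $d,d'\in\mathrm{dom}(p')$ and $d=\tau^cd'$, then $p'(d)=p'(d')$.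

*The coordinates of $d$ lie in $K\cup W$.* The $T^n$-coordinates of $d$ lie in $E'\cap\tau^cE'$. Suppose $u\in E'\setminus(K\cup W)$ were in $\tau^cE'$. Since $u\in E'\setminus K$ is not $\tau$-fixed, it has level $>i$ and last entry $0$. Write $u=\tau^cv$ with $v\in E'$. Then $v\notin K$, as $\tau K=K$. So $v\in E'\setminus K$ has the same level $>i$, hence last entry $0$, and $u=\tau^cv$ has last entry $c\ne0$, a contradiction.

*Where $K$ and $W$ meet.* We have
$$\text{elements of }W\setminus K\text{ have level}\le i;\qquad\text{elements of }K\text{ of level}\le i+1\text{ lie in }W. \tag{4}$$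
The first holds since elements of $E'\setminus K$ of level $>i$ have last entry $0$ and are moved by $\tau$. The second holds since $K$ is $(i+1)$-flat.

*Case 1: all $T^n$-coordinates of $d$ lie in $W$.* Then $d'=\tau^{-c}d=d$, and there is nothing to show. This covers $d=(\alpha,t)$ with $t$ of level $0$: then $t\in K\cup W$, and $t\in K$ implies $t\in W$ by (4).

*Case 2: otherwise.* Then $d=(u,v)$ with $u,v\in K\cup W$ of levels $j,j+1$, not both in $W$. If $u\notin W$, then $u\in K$ and $j\ge i+2$ by (4). Then $v$ has level $>i$, so $v\notin W\setminus K$, and thus $v\in K$. If $v\notin W$, then $v\in K$ and $j+1\ge i+2$ by (4). Then $u$ has level $j>i$, so $u\notin W\setminus K$, and thus $u\in K$. In both cases $d\in D_n[K]$, and $d'=\tau^{-c}d\in D_n[K]$. On $D_n[K]$, $p'$ coincides with $p^i_n$, because $g_n$ is the identity on $K$ and $p_n^i\subseteq p_n^\infty$ is total on $D_n[K]$ by item 4 (recall $K=K^i_n$ and $n\ge M_i$). Since $\tau p^i_n=p^i_n$,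
$$p'(d')=p^i_n(\tau^{-c}d)=p^i_n(d)=p'(d).$$

Here one sees why item 4 asks for $(i+1)$-flatness while new points are made fixed only up to level $i$. If $K$ were only $i$-flat, there could be an edge from a new fixed point $u\in W\setminus K$ of level $i$ to a moved point $v\in K$ of level $i+1$. Both $(u,v)$ and $(u,\tau^{-c}v)$ could be in $\mathrm{dom}(p')$, and since $u\notin K$ nothing in the construction makes their values equal. One empty level of buffer removes such edges.

**Step 4: $q\in P$, $q\le p^0\le r$, and $(L,M_0)$ is a support.** For $n\ge M_0$ we have $\tau_nq_n=q_n$ and $\tau_nL_n=L_n$, because $\tau_n^{\ell_n}=\mathrm{id}$, and $\mathrm{fld}(q_n)\subseteq L_n$. The elements of $E'_n$ of level $\le i(n)$ are $\tau_n$-fixed: those in $K_n$ by flatness, the others by choice of $g_n$. Hence the elements of $L_n$ of level $\le i(n)$ are $\tau_n$-fixed, so $L_n$ is $i(n)$-flat. All $L_n$ are countable and $i(n)\to\infty$, so $L$ is tame and $(L,M_0)$ is a support. Since $\mathrm{fld}(q_n)\subseteq L_n$ is $\tau_n$-invariant for $n\ge M_0$, $(\mathrm{fld}(q_n))_n$ is tame too. So $q\in P$.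 As $g_n$ fixes $K_n\supseteq\mathrm{fld}(p_n^{i(n)})$ pointwise,
$$q_n\supseteq g_np_n^{i(n)}=p_n^{i(n)}\supseteq p^0_n\qquad(n\ge M_0). \tag{5}$$
For $n<M_0$, $q_n=p^\infty_n\supseteq p^0_n$. So $q\le p^0\le r$.

**Step 5: the finite sets.** For $i\in\omega$ let $\mathcal H_i$ be the set of all sequences $h$ with
$$h_n=\mathrm{id}\ \ (n<M_0\text{ or }n\ge M_i),\qquad h_n\in\{\tau_n^cg_n:c<\ell_n\}\ \ (M_0\le n<M_i).$$
All such $h$ lie in $\mathcal G$, being the identity at almost all $n$. $\mathcal H_i$ is finite and nonempty, and $\mathcal H_0=\{\mathrm{id}\}$. Let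
$$\dot F_i=\{(h\dot s_i,\mathbb 1):h\in\mathcal H_i\}.$$

As an illustration, let $\dot S$ name the tree of finite sequences through the $A_n$, and suppose $\dot s_i$ is the canonical name of $(x_{t_1},\dots,x_{t_i})$ with $t_n\in T^n_n$. If $M_i\le i$ held, the sequence equal to $\tau_i$ at coordinate $i$ and to the identity elsewhere would be in $H(K^i,M_i)$ and would move $\dot s_i$. So $i<M_i$. Now $h\dot s_i$ is the canonical name of $(x_{h_1t_1},\dots,x_{h_it_i})$, and for $M_0\le n\le i$ we have $h_nt_n=\tau_n^ct_n$ with $c<\ell_n$ arbitrary, because $g_n$ fixes $T^n_n\subseteq K_n$. So $\dot F_i$ names the set of all sequences of length $i$ that agree with $s_i$ at $n<M_0$. Up to finitely many coordinates, this is the solution $\prod_{1\le n\le i}A_n$ of Section 2.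

**Step 6: members and links.** We show:

(a) If $h\in\mathcal H_i$, then $q\le hp^i$ and $q\Vdash h\dot s_i\in\dot S$.

(b) If $h\in\mathcal H_{i+1}$ and $h'\in\mathcal H_i$ agrees with $h$ at all $n<M_i$, then $q\Vdash h'\dot s_i\,\dot R\,h\dot s_{i+1}$.

For (a), let $h\in\mathcal H_i$. If $n<M_0$, then $q_n=p^\infty_n\supseteq p^i_n=h_np^i_n$. If $M_0\le n<M_i$, then $q_n\supseteq h_np^\infty_n\supseteq h_np^i_n$, because $h_n$ is some $\tau_n^cg_n$. If $n\ge M_i$, then $i(n)\ge i$ and $q_n\supseteq p_n^{i(n)}\supseteq p_n^i=h_np^i_n$ by (5). So $q\le hp^i$. Moreover $h\in H(K^0,M_0)$: for $n<M_0$, $h_n$ is the identity, and for $n\ge M_0$, $g_n$ fixes $K_n\supseteq K^0_n$ pointwise, so $h_n$ acts on $K^0_n$ as a power of $\tau_n$. By item 3, $h\dot S=\dot S$ and $h\dot R=\dot R$. By item 2 and (2), $hp^i\Vdash h\dot s_i\in h\dot S=\dot S$, and (a) follows.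

For (b), let $h\in\mathcal H_{i+1}$. By (a), $q\le hp^{i+1}$, and $hp^{i+1}\Vdash h\dot s_i\,\dot R\,h\dot s_{i+1}$ by item 2, (2) and $h\dot R=\dot R$. It remains to show $h\dot s_i=h'\dot s_i$. Write $h=h'k$, where $k_n=h_n$ for $M_i\le n<M_{i+1}$ and $k_n=\mathrm{id}$ otherwise; this is correct because $h'_n=h_n$ for $n<M_i$, and $h'_n=\mathrm{id}$ for $n\ge M_i$. For $M_i\le n<M_{i+1}$ we have $i(n)=i$ and $K_n=K^i_n$, so $k_n=\tau_n^cg_n$ acts on $K^i_n$ as $\tau_n^c$. Hence $k\in H(K^i,M_i)$, $k\dot s_i=\dot s_i$, and $h\dot s_i=h'\dot s_i$.

**Step 7: $f\dot F_i=\dot F_i$ for all $f\in H(L,M_0)$ and all $i$.** This makes the sequence of the $\dot F_i$ symmetric, with one support for all $i$. Let $h\in\mathcal H_i$. For $M_0\le n<M_i$ we have $h_nE_n=\tau_n^cg_nE_n\subseteq L_n$ for some $c$, and $f_n{\restriction}L_n$ is a power of $\tau_n{\restriction}L_n$. So $f_nh_n{\restriction}E_n=\tau_n^{c_n}g_n{\restriction}E_n$ for some $c_n<\ell_n$. Let $h''\in\mathcal H_i$ have $h''_n=\tau_n^{c_n}g_n$ for these $n$, and let $k=h''^{-1}fh\in\mathcal G$. Then: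

- for $n<M_0$, $k_n=f_n$ is the identity on $L_n=E_n\supseteq K^i_n$;
- for $M_0\le n<M_i$, $k_n$ is the identity on $E_n\supseteq K^i_n$;
- for $n\ge M_i$, $k_n=f_n$ acts as a power of $\tau_n$ on $K^i_n\subseteq K_n\subseteq L_n$ (note $i\le i(n)$).

So $k\in H(K^i,M_i)$ and $fh\dot s_i=h''k\dot s_i=h''\dot s_i$. Thus $f\dot F_i\subseteq\dot F_i$. The same holds for $f^{-1}$, so $f\dot F_i=\dot F_i$.

**Step 8: $q$ forces DMC for $(\dot S,\dot R)$.** HS is closed under $\mathcal G$, so all $h\dot s_i$ are in HS. By Step 7 the names $\dot F_i$ and the canonical name of $\langle\dot F_i:i\in\omega\rangle$ are in HS, supported by $(L,M_0)$. The name $\dot F_i$ denotes the set $\{(h\dot s_i)^G:h\in\mathcal H_i\}$, which is finite and nonempty in $N$. By (a), $q$ forces $\dot F_i\subseteq\dot S$. Every $h'\in\mathcal H_i$ agrees below $M_i$ with some $h\in\mathcal H_{i+1}$, and every $h\in\mathcal H_{i+1}$ agrees below $M_i$ with some $h'\in\mathcal H_i$. So by (b), $q$ forces both clauses of DMC. Since $q\le r$ and $r\le p^*$ was arbitrary, $N\models$ DMC. $\square$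

Together with Lemmas 9 and 10 this proves Theorem 6. With Theorem 5, Corollary 7 follows: assuming Con(ZF), ZF + UL does not prove DC.

## 8. Dependent Choice in $N$, rank by rank

For $t\in T^n_j$ we have $x_t\in\mathcal P^{j+1}(\omega_1^V)$: at level $0$, $x_t\subseteq\omega_1^V$, and each further level adds one power set. So in $N$, $A_n\subseteq\mathcal P^{n+1}(\omega_1^V)$. Since $N\models$ DMC, Theorem 8 applies in $N$: DC holds there on every set $S\subseteq\mathcal P^k(\gamma)$ with $k<\omega$ and $\gamma$ an ordinal, in particular on $\mathbb R$, which can be identified with a subset of $\mathcal P(\omega)$. Choice fails for the sequence of finite sets $A_n\subseteq\mathcal P^{n+1}(\omega_1^V)$, and by Theorem 8(ii) such a failure in a model of DMC cannot take place inside a single $\mathcal P^k(\gamma)$.
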